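# Average order of connected vertex sets in graphs of minimum degree three

## 1. One half: cliques, paths, cycles, and two cliques joined by an edge

Graphs are finite and simple, $G$ is connected, $V=V(G)$ and $n=|V|$. A **connected set** is a nonempty $S\subseteq V$ such that the induced subgraph $G[S]$ is connected. Let $N$ be the number of connected sets and let $A(G)$ be the mean of $|S|$ over all of them. How small can $A(G)$ be, compared with $n$?

Start with the complete graph $K_n$. Every nonempty subset is connected. Among all subsets, complementation shows that the mean size is $n/2$. Leaving out the empty set pushes the mean up slightly: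
$$A(K_n)=\frac{n2^{n-1}}{2^n-1}.$$
So a first guess is: *the average is at least $n/2$, always.* Let us test it.

*Paths.* The path $P_n$ has $n+1-j$ connected sets of size $j$, so $N=\frac{n(n+1)}2$ and $\sum|S|=\sum_j j(n+1-j)=\frac{n(n+1)(n+2)}6$. Thus $A(P_n)=\frac{n+2}3$, which is below $n/2$ as soon as $n>4$. The guess fails.

*Cycles.* In $C_n$ there are $n$ connected sets of each size $1,\dots,n-1$, and one of size $n$. So $N=n(n-1)+1$ and $2\sum|S|=n^2(n-1)+2n$. The excess $2\sum|S|-nN$ equals $n>0$, and cycles pass. Perhaps what ruins paths is their ends, and minimum degree 2 is enough?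

*Two triangles joined by one edge.* Here $n=6$ and the minimum degree is 2. The connected sets inside one triangle or the other number $7+7$, with total size $12+12=24$. A connected set that uses the joining edge is a choice, on each side, of a subset of the triangle containing the end of that edge. There are 4 choices on each side, of sizes $1,2,2,3$. This gives 16 sets of mean size 4, with total size 64. So
$$A=\frac{24+64}{30}=\frac{44}{15}<3 .$$
Minimum degree 2 fails, though only just. It fails badly if we stretch the joining edge. Attach a triangle at each end of a path with $\ell$ vertices, the end of the path being one of the triangle's three vertices, so that $n=\ell+4$. The connected sets are: $\frac{\ell(\ell+1)}2$ subpaths; $3+3$ sets inside the two pairs of new vertices; $2\cdot 3\ell$ sets made of an initial or final segment and a nonempty part of the adjacent pair; and $3\cdot3$ sets containing the whole path and part of both pairs. Hence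
$$N=\frac{\ell(\ell+1)}2+6+6\ell+9,\qquad \sum|S|=\frac{\ell^3}6+O(\ell^2),$$
since the subpaths contribute $\frac{\ell(\ell+1)(\ell+2)}{6}$ and each of the other $6\ell+15$ sets has at most $\ell+4$ vertices. So $A/n\to\frac13$ with minimum degree 2.

*Two copies of $K_4$ joined by one edge.* Now $n=8$ and all degrees are at least 3. Inside the copies: $15+15$ sets with total size $32+32=64$. Across the edge: $8\cdot 8=64$ sets of mean size $\frac52+\frac52=5$, total 320. So $N=94$, $\sum|S|=384$, and $A=\frac{384}{94}>4$. This one passes.

So the amended guess is that degree at least 3 suffices. This is the problem we treat; it is taken from "The average order of a connected induced subgraph of a graph and union‐intersection systems." The amended guess is correct, in a sharp form.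

**Theorem 1.** If every vertex of the connected graph $G$ has degree at least 3, then
$$A(G)\ \ge\ \frac n2\Bigl(1+\frac1N\Bigr)>\frac n2 ,$$
with equality in the first inequality iff $G=K_n$. Consequently $A(G)\ge \frac{n2^{n-1}}{2^n-1}=A(K_n)$, with equality iff $G=K_n$.

The proof gives two more results on the way, in which degrees are replaced by connectivity.

**Theorem 2.** If $G$ is 2-connected ($n\ge3$, no degree condition), then $A(G)\ge\frac n2\left(1+\frac1N\right)$, with equality iff $G$ is $K_n$, $C_n$, or $K_4-e$. Consequently $A(G)\ge A(K_n)$, with equality iff $G=K_n$.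

**Theorem 3.** If $G$ is connected and bridgeless with $n\ge3$, then $A(G)>n/2$.

The two joined triangles have minimum degree 2 and exactly one bridge, and $A<n/2$. So "degree at least 3" in Theorem 1 cannot be weakened to "degree at least 2", and "bridgeless" in Theorem 3 cannot be weakened to "at most one bridge".

It is convenient to work with the excess
$$D(G)=\sum_{S}(2|S|-n)=N\,(2A(G)-n),$$
the sum running over connected sets. Then $A(G)\ge\frac n2$ means $D(G)\ge0$, and
$$A(G)\ge\frac n2\Bigl(1+\frac1N\Bigr)\iff D(G)\ge n. \tag{1}$$

## 2. Boundary, far set, rooted counts, blocks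

**Definition (boundary and far set).** For $X\subseteq V$, $\partial X$ is the set of vertices outside $X$ with a neighbor in $X$. For a connected set $S$, put $F(S)=V\setminus(S\cup\partial S)$, the vertices that are neither in $S$ nor adjacent to $S$.

**Definition (rooted counts).** For $w\in V$ and $K\subseteq V\setminus\{w\}$ let

* $a(w,K)$ be the number of connected sets $C\subseteq K$ with $C\cap N(w)\neq\emptyset$;
* $b(w,K)$ be the number of nonempty $X\subseteq K$ such that $X\cup\{w\}$ is connected.

If $C$ is counted by $a$, then $C\cup\{w\}$ is connected, so $a(w,K)\le b(w,K)$.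

*Example.* In the 4-cycle $w\,y_1\,y_2\,y_3$ take $K=\{y_1,y_2,y_3\}$. Then $a(w,K)=5$, counting $\{y_1\},\{y_3\},\{y_1,y_2\},\{y_2,y_3\},K$. And $b(w,K)=6$: the extra set is $\{y_1,y_3\}$, which is disconnected but becomes connected with $w$.

*Running example.* Let the two joined triangles be $wxy$ and $upq$, with joining edge $wu$. For $S=\{x\}$ we have $\partial S=\{w,y\}$ and $F(S)=K=\{u,p,q\}$, and $\partial K=\{w\}$. Here $a(w,K)=b(w,K)=4$, counting $\{u\},\{u,p\},\{u,q\},K$. And $a(w,\{x,y\})=b(w,\{x,y\})=3$.

**Growing.** If $R\subsetneq L$ are connected sets, then some vertex of $L\setminus R$ is adjacent to $R$, because $G[L]$ is connected; adding it to $R$ gives a connected set. So $R$ can be grown to $L$ one vertex at a time through connected sets. In particular, if $K$ is a connected set and $w\in\partial K$, then starting from a neighbor of $w$ in $K$ we get a set counted by $a(w,K)$ of each size $1,\dots,|K|$, so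
$$a(w,K)\ge|K|. \tag{2}$$

**Textbook facts on blocks.** A graph is 2-connected if it is connected, has at least 3 vertices and has no cut vertex. A block of a connected graph $H$ with at least 2 vertices is a maximal connected subgraph having no cut vertex of its own. Blocks are induced subgraphs. A block is either a single edge, which is then a bridge of $H$, or is 2-connected; every bridge is a block. Every cycle lies in one block, and two blocks share at most one vertex. If $H$ has at least 3 vertices and is not 2-connected, then $H$ has at least two *leaf blocks*: blocks $E$ containing exactly one cut vertex $c$ of $H$. The *interior* $M=V(E)\setminus\{c\}$ has no neighbors outside $E$, distinct interiors are disjoint, and $H-M$ is connected. In the running example the blocks are the two triangles and the edge $wu$. The leaf blocks are the triangles, with interiors $\{x,y\}$ and $\{p,q\}$.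

In a 2-connected graph, a nonempty vertex set $Y$ that misses at least two vertices has $|\partial Y|\ge2$. Indeed, if $\partial Y=\emptyset$ the graph is disconnected, and if $\partial Y=\{v\}$ then $v$ separates $Y$ from any other missed vertex.

## 3. Cut pairs against far pairs

The symmetry of $K_n$ suggests a first attempt: prove that, for $j<n/2$, there are at most as many connected sets of size $j$ as of size $n-j$. This breaks at $j=1$. There are $n$ singletons, but the connected sets of size $n-1$ are the sets $V\setminus\{v\}$ with $v$ not a cut vertex, so a graph with a cut vertex has fewer than $n$ of them. For the two joined $K_4$'s the numbers are 8 and 6, although $A>n/2$ there. So we compare sizes in another way, by single-vertex moves.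

For a connected set $S$ let $\mathrm{cut}(S)$ be the number of $w\in S$ such that $|S|\ge2$ and $S\setminus\{w\}$ is disconnected.

**Lemma 1.** $D(G)=n+\sum_S\mathrm{cut}(S)-\sum_S|F(S)|$.

*Proof.* Write $2|S|-n=|S|-(n-|S|)$ and split each part by what happens when a vertex is removed or added. Let $\mathrm{rem}(S)$ be the number of $v\in S$ with $S\setminus\{v\}$ nonempty and connected. If $|S|\ge2$, then $|S|=\mathrm{rem}(S)+\mathrm{cut}(S)$. For the $n$ singletons $\mathrm{rem}=\mathrm{cut}=0$ while $|S|=1$. Hence
$$\sum_S|S|=n+\sum_S\mathrm{rem}(S)+\sum_S\mathrm{cut}(S).$$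
On the other side, $n-|S|=|\partial S|+|F(S)|$. Finally $\sum_S\mathrm{rem}(S)=\sum_S|\partial S|$, since both sums count the pairs of connected sets $S\subset S\cup\{v\}$ with $v\notin S$: from the larger set, $v$ is a removable vertex; from the smaller one, $v$ lies in $\partial S$. Subtract. $\square$

*Check.* For the path $x\,w\,y$: $D=2(3\cdot1+2\cdot2+3)-3\cdot6=2$. The only contribution to $\sum\mathrm{cut}$ is $w$ in the whole set. The contributions to $\sum|F|$ are $y$ for $S=\{x\}$ and $x$ for $S=\{y\}$. And $3+1-2=2$.

So let $\mathcal C$ be the set of *cut pairs* $(T,w)$: $T$ connected, $w\in T$, $|T|\ge2$, $T\setminus\{w\}$ disconnected. Let $\mathcal F$ be the set of *far pairs* $(S,f)$: $S$ connected, $f\in F(S)$. Lemma 1 reads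
$$D(G)=n+|\mathcal C|-|\mathcal F|. \tag{3}$$
We want to show that there are at least as many cut pairs as far pairs.

## 4. Gluing a far piece on through a boundary vertex

Given a connected set $S$, how can a far vertex produce a cut pair? Let $K$ be a component of $G[F(S)]$. A neighbor of $K$ outside $K$ is not in $F(S)$, because $K$ is a component, and not in $S$, because vertices of $F(S)$ have no neighbor in $S$. Also $K$ has a neighbor outside it, since $G$ is connected. So
$$\emptyset\neq\partial K\subseteq\partial S .$$
Pick $w\in\partial K$ and a connected $C\subseteq K$ that meets $N(w)$. Then $w$ is adjacent to both $S$ and $C$, while $S$ and $C$ have no edge between them. So $T=S\cup\{w\}\cup C$ is connected, and $T\setminus\{w\}$ has exactly the two components $S$ and $C$. Thus $(T,w)$ is a cut pair.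

Count the price. For fixed $(S,K)$ we obtain $\sum_{w\in\partial K}a(w,K)$ triples $(S,w,C)$, against $|K|$ far pairs $(S,f)$ with $f\in K$. Each cut pair $(T,w)$ comes from at most two triples, since $S$ must be one of the two components of $T\setminus\{w\}$ and $C$ the other. So triples are worth one half each, and $(S,K)$ contributes at least
$$\tfrac12\sum_{w\in\partial K}a(w,K)-|K| .$$
By (2) this is nonnegative as soon as $|\partial K|\ge2$. If $|\partial K|=1$, (2) only supplies $\frac12|K|-|K|<0$. In the running example the contribution really is negative: with $S=\{x\}$ and $K=\{u,p,q\}$ it is $\frac12\cdot4-3=-1$. The argument stops exactly at the components $K$ that hang on the rest of the graph by a single vertex. We therefore separate the two kinds of pairs.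

**Definition (types).** A far pair $(S,f)$, with $f$ in the component $K$ of $G[F(S)]$, is of type II if $|\partial K|=1$, and of type I if $|\partial K|\ge2$. A cut pair $(T,w)$ is of type II if $T\setminus\{w\}$ meets at least two components of $G-w$, and of type I if it lies in one component of $G-w$. We write $\mathcal F_I,\mathcal F_{II},\mathcal C_I,\mathcal C_{II}$.

**Step: the type I pairs.** The aim is to show that gluing matches type I with type I. Consider the triples $(S,w,C)$ as above with $|\partial K|\ge2$. There is $w'\in\partial K\setminus\{w\}$, and $w'\in\partial S$. So in $G-w$ the set $C$ is joined to $S$ through $K$ and $w'$. Hence $T\setminus\{w\}=S\cup C$ lies in one component of $G-w$, that is, $(T,w)\in\mathcal C_I$. A pair $(T,w)$ for which $T\setminus\{w\}$ has at least 3 components arises from no triple. Let $p_3$ be the number of such pairs in $\mathcal C_I$. Then $|\mathcal C_I|$ is at least $p_3$ plus half the number of triples, while $|\mathcal F_I|$ is the sum of $|K|$ over the pairs $(S,K)$ with $|\partial K|\ge2$. So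
$$|\mathcal C_I|-|\mathcal F_I|\ \ge\ p_3+\sum_{(S,K):\,|\partial K|\ge2}\Bigl(\tfrac12\sum_{w\in\partial K}a(w,K)-|K|\Bigr)\ \ge\ 0, \tag{4}$$
the last inequality by (2), since there are at least two choices of $w$.

**The inequality of Theorem 2.** If $G$ is 2-connected there are no type II pairs. A type II cut pair $(T,w)$ requires $G-w$ to have two components. A type II far pair gives $\partial K=\{w\}$, and $w$ then separates $K$ from $S$ (note that $w\in\partial S$, so $w\notin S$). So (3) and (4) give $D(G)\ge n$, and by (1) the inequality of Theorem 2 holds.

## 5. Exact bookkeeping at a cut vertex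

At a cut vertex, gluing piece by piece is too wasteful. But type II pairs can be counted exactly, with all pieces at $w$ taken together, and then products of the $b_i$ compete with products $a_ik_j$.

For a cut vertex $w$ of $G$ let $K_1,\dots,K_r$ ($r\ge2$) be the components of $G-w$, and let $k_i=|K_i|$, $a_i=a(w,K_i)$, $b_i=b(w,K_i)$. Put
$$g_w=\prod_i(1+b_i)-1-\sum_ib_i-\sum_{i\ne j}a_ik_j ,$$
the last sum being over ordered pairs.

**Lemma 2.** $D(G)\ge n+\sum_{w\text{ cut vertex}}g_w$.

*Proof.* By (3) and (4) it is enough to show that
$$|\mathcal C_{II}|-|\mathcal F_{II}|=\sum_{w}g_w. \tag{5}$$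

**Step: counting $\mathcal F_{II}$.** The aim is to describe all type II far pairs in terms of $w$. Let $(S,f)\in\mathcal F_{II}$, with $f\in K$ and $\partial K=\{w\}$. Then $K$ is connected and its only outside neighbor is $w$, so $K$ is a component of $G-w$. Since $\partial K\subseteq\partial S$, we have $w\in\partial S$. So $S$ does not contain $w$, meets $N(w)$, and, being connected and disjoint from $K$, lies in another component of $G-w$. In particular $w$ is a cut vertex.

Conversely, let $w$ be a cut vertex, let $S\subseteq K_i$ be connected and meet $N(w)$, and let $j\ne i$. No vertex of $K_j$ lies in $S$ or is adjacent to $S$, so $K_j\subseteq F(S)$. The only outside neighbor of $K_j$ is $w$, and $w\in\partial S$ is not in $F(S)$. So $K_j$ is a component of $G[F(S)]$ with $\partial K_j=\{w\}$. For each cut vertex $w$ and each ordered pair $i\ne j$ there are thus $a_i$ choices of $S$ and $k_j$ choices of $f$. Since $w$ is determined by $(S,f)$,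
$$|\mathcal F_{II}|=\sum_w\sum_{i\ne j}a_ik_j .$$

**Step: counting $\mathcal C_{II}$.** The aim is to count the sets $T$ through $w$ that meet at least two $K_i$. A set $T\ni w$ is connected iff, for each $i$, $T\cap K_i$ is empty or $(T\cap K_i)\cup\{w\}$ is connected, because there are no edges between different $K_i$. So there are $\prod(1+b_i)$ connected sets containing $w$. Of these, one is $\{w\}$, and $\sum b_i$ meet exactly one $K_i$. All the others meet at least two, and then $T\setminus\{w\}$ is automatically disconnected. So
$$|\mathcal C_{II}|=\sum_w\Bigl(\prod_i(1+b_i)-1-\sum_ib_i\Bigr).$$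
Subtracting gives (5). $\square$

*Check.* In the running example, at $w$: $K_1=\{x,y\}$ with $a_1=b_1=3$, $k_1=2$, and $K_2=\{u,p,q\}$ with $a_2=b_2=4$, $k_2=3$. So $g_w=4\cdot5-1-7-(3\cdot3+4\cdot2)=-5$, and $g_u=-5$ by symmetry. Lemma 2 gives $D\ge6-10=-4$, and in fact $D=2\cdot88-6\cdot30=-4$.

**Step: when is $g_w\ge0$?** The purpose is to reduce the sign of $g_w$ to a condition on each piece alone. Expanding the product, $\prod(1+b_i)-1-\sum b_i\ge\sum_{i<j}b_ib_j$, and $a_i\le b_i$. Write $b_i=2k_i+x_i$. Then
$$b_ib_j-b_ik_j-b_jk_i=(4k_ik_j+2k_ix_j+2k_jx_i+x_ix_j)-(2k_ik_j+x_ik_j)-(2k_ik_j+x_jk_i),$$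
so
$$g_w\ \ge\ \sum_{i<j}\bigl(b_ib_j-b_ik_j-b_jk_i\bigr)=\sum_{i<j}\bigl(k_ix_j+k_jx_i+x_ix_j\bigr). \tag{6}$$
Hence $g_w\ge0$ if $b_i\ge2k_i$ for all $i$. In the running example $b_1=3<4$. What remains, for Theorem 1, is to see that degree at least 3 forces $b(w,K)\ge2|K|$.

## 6. Degree three forces $b(w,K)\ge 2|K|$

First the case of one block.

**Lemma 3.** Let $E$ be 2-connected, $c\in V(E)$, $M=V(E)\setminus\{c\}$, $m=|M|\ge2$. Then $b(c,M)\ge3m-3$. If moreover every vertex of $M$ has degree at least 3 in $E$, then $m\ge3$ and $b(c,M)\ge2m+1$.

*Proof.* Let $\beta_j$ be the number of $X\subseteq M$ with $|X|=j$ and $X\cup\{c\}$ connected. Then $\beta_m=1$, and $\beta_{m-1}=m$ because $E-x$ is connected for every $x\in M$. Let $1\le j\le m-2$. By growing from $\{c\}$ there is an $X\subseteq M$ of size $j-1$ with $X\cup\{c\}$ connected (with $X=\emptyset$ if $j=1$). The set $X\cup\{c\}$ misses at least 2 vertices of $E$, so its boundary in $E$ has at least 2 vertices, by the remark at the end of Section 2. Adding either one gives two different sets counted by $\beta_j$. So $\beta_j\ge2$, and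
$$b(c,M)\ge2(m-2)+m+1=3m-3 .$$
Under the degree condition $|E|\ge4$, so $m\ge3$. If $m\ge4$, then $3m-3\ge2m+1$. If $m=3$, then each vertex of $M$ is adjacent to all others, so $E=K_4$ and $b(c,M)=2^3-1=7=2m+1$. $\square$

In the 4-cycle of Section 2 we found $b=6=3\cdot3-3$, so the first bound can be attained.

**Composition.** The purpose is to peel off one leaf block at a time. Let $H$ be connected with at least 3 vertices and not 2-connected, let $w\in V(H)$ be *not* a cut vertex of $H$, and let $K=V(H)\setminus\{w\}$. There are at least two leaf blocks and their interiors are disjoint, so we can choose a leaf block $E$, with cut vertex $c$ and interior $M$, such that $w\notin M$. Also $c\ne w$, since $w$ is not a cut vertex of $H$; so $w\notin E$. Let $H_0=H-M$, $h=|H_0|-1$ and $m=|M|$. Then $|K|=h+m$, and $H_0$ is connected and contains $w$ and $c$. Let $N_c$ be the number of connected sets of $H_0$ containing both $w$ and $c$.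

If $R$ is one of these sets and $X\subseteq M$ is nonempty with $X\cup\{c\}$ connected, then $R\cup X$ is connected and contains $w$. The pair $(R,X)$ can be read off from $R\cup X$ by intersecting with $V(H_0)$ and with $M$. These sets all meet $M$, so they are different from the sets counted by $b(w,V(H_0)\setminus\{w\})$. Hence
$$b(w,K)\ \ge\ b(w,V(H_0)\setminus\{w\})+N_c\cdot b(c,M). \tag{7}$$

The difficulty in using (7) is a long thin connection from $w$ to $c$: then $h$ is large while $N_c$ might be small. Degree at least 3 prevents this, because a geodesic must have many vertices beside it.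

**Lemma 4.** Let $w$ be a cut vertex of $G$, let $K$ be a component of $G-w$, and suppose that all vertices of $K$ have degree at least 3 in $G$. Then $b(w,K)\ge2|K|$.

*Proof.* Let $H=G[K\cup\{w\}]$. Since $H-w=G[K]$ is connected, $w$ is not a cut vertex of $H$. The vertices of $K$ have all their neighbors in $H$, so they have degree at least 3 in $H$, and $|H|\ge4$. If $H$ is 2-connected, Lemma 3 with $E=H$, $c=w$ gives $b(w,K)\ge2|K|+1$. Otherwise use the composition notation.

**Step: the leaf block.** The aim is a lower bound for $b(c,M)$. Vertices of $M\subseteq K$ have all their $H$-neighbors in $E$, so they have degree at least 3 in $E$. Hence $|E|\ge4$, so $E$ is 2-connected, and Lemma 3 gives $m\ge3$ and $b(c,M)\ge2m+1$.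

**Step: the rest.** The aim is to bound the other two quantities in (7). Growing from $\{w\}$ to $V(H_0)$ gives $b(w,V(H_0)\setminus\{w\})\ge h$, one set of each size. Let $w=q_0,q_1,\dots,q_d=c$ be a geodesic (a shortest path) in $H_0$, with $d\ge1$ since $w\ne c$, and let $o=h-d$ be the number of vertices of $H_0$ off it. Growing the path to $V(H_0)$ gives $N_c\ge o+1$.

**Step: $h$ is bounded by $o$.** The aim is to exclude a long path with few vertices beside it. Let $1\le i\le d-1$. Then $q_i\in K$, and $q_i\neq c$ has no neighbor in $M$, so all its neighbors in $G$ lie in $H_0$. There are at least 3 of them, and only $q_{i-1},q_{i+1}$ are on the geodesic, since a shortest path has no chords. So $q_i$ has a neighbor off the geodesic. Conversely, a vertex off the geodesic that is adjacent to $q_i$ and $q_j$ gives a walk of length 2 between them, so $|i-j|\le2$. Hence it is adjacent to at most 3 vertices of the geodesic. Therefore $3o\ge d-1$, and $h=d+o\le4o+1$.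

**Step: combining.** By (7), with $m\ge3$,
$$b(w,K)-2|K|\ \ge\ h+(o+1)(2m+1)-2h-2m=1+o(2m+1)-h\ \ge\ 1+7o-(4o+1)=3o\ \ge\ 0.\ \square$$

## 7. The bound $D(G)\ge n$ for minimum degree three, and the comparison with $K_n$

**The inequality of Theorem 1.** Let all degrees of $G$ be at least 3. By Lemma 4, $x_i=b_i-2k_i\ge0$ for every cut vertex $w$ and every $i$. So $g_w\ge0$ by (6), and Lemma 2 gives $D(G)\ge n$. By (1), $A(G)\ge\frac n2\left(1+\frac1N\right)>\frac n2$. In particular, the average is at least $n/2$, as the problem asked.

**Comparison with $K_n$.** In Theorems 1 and 2 we now have $A(G)\ge\frac n2\left(1+\frac1N\right)$. Moreover $N\le2^n-1$, with equality iff $G=K_n$, since two nonadjacent vertices form a disconnected set. So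
$$A(G)\ \ge\ \frac n2\Bigl(1+\frac1N\Bigr)\ \ge\ \frac n2\Bigl(1+\frac1{2^n-1}\Bigr)=\frac{n2^{n-1}}{2^n-1}=A(K_n).$$
If $A(G)=A(K_n)$, the second inequality is an equality, so $G=K_n$; and $K_n$ clearly attains it.

## 8. When $D(G)=n$: complete graphs, cycles, and $K_4-e$

**Step: the three examples.** Here we check that the graphs in Theorem 2 attain equality, that is, $D=n$.

* $K_n$: $D=2\cdot n2^{n-1}-n(2^n-1)=n$.
* $C_n$: $D=n^2(n-1)+2n-n\bigl(n(n-1)+1\bigr)=n$, with the counts of Section 1.
* $K_4-e$: there are $4,5,4,1$ connected sets of sizes $1,2,3,4$. So $N=14$, $\sum|S|=30$, and $D=60-56=4$.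

**Step: structure of far components.** Now let $G$ be 2-connected, not complete, with $D=n$. The aim is to show that every vertex of degree less than $n-1$ has degree 2. There are no type II pairs, so (3) reads $D-n=|\mathcal C_I|-|\mathcal F_I|=0$. Every term in the middle of (4) is nonnegative, so
$$p_3=0\qquad\text{and}\qquad\sum_{w\in\partial K}a(w,K)=2|K|$$
for every connected $S$ and every component $K$ of $G[F(S)]$.

Let $f$ have degree less than $n-1$, let $s\ne f$ be a vertex not adjacent to $f$, and put $S=\{s\}$. Then $f\in F(S)$. Let $K$ be the component of $G[F(S)]$ containing $f$, and $k=|K|$. Since $|\partial K|\ge2$ and each $a(w,K)\ge k$ by (2), we get $\partial K=\{w,w'\}$ and $a(w,K)=a(w',K)=k$.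

The growing argument behind (2) produced at least one connected subset of $K$ meeting $N(w)$ of each size $1,\dots,k$. So there is exactly one of each size; call them $C_1,\dots,C_k$. Size 1 says that $w$ has exactly one neighbor $u_1$ in $K$, and $C_1=\{u_1\}$. For $j<k$, adding to $C_j$ any vertex of $K\setminus C_j$ adjacent to it gives a connected set of size $j+1$ meeting $N(w)$, hence $C_{j+1}$. So $C_j$ has exactly one neighbor $u_{j+1}$ in $K\setminus C_j$, and $C_{j+1}=C_j\cup\{u_{j+1}\}$. For $j\ge2$, the only neighbor of $C_{j-1}$ in $K\setminus C_{j-1}$ is $u_j$, so $u_{j+1}$ is not adjacent to $C_{j-1}$; hence among $u_1,\dots,u_j$ it is adjacent to $u_j$ alone. Thus $G[K]$ is the path $u_1u_2\cdots u_k$, and $w$ is adjacent in $K$ only to the end $u_1$.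

The same argument for $w'$ shows that $w'$ has exactly one neighbor in $K$ and that it is an end of this path. If $k\ge2$, this end is $u_k$. Otherwise both $w$ and $w'$ are attached to $K$ only at $u_1$, and $u_1$ would separate $u_2$ from $s$, against 2-connectivity. So every vertex of $K$ has degree 2: an inner vertex of the path has two neighbors in $K$ and none outside; for $k\ge2$ an end has one neighbor in $K$ and one outside; for $k=1$ the neighbors are $w$ and $w'$. In particular $f$ has degree 2.

**Step: finishing Theorem 2.** The aim is to list the graphs in which every vertex has degree 2 or $n-1$. Call the vertices of degree $n-1$ dominating and let $t$ be their number. As $G$ is not complete, there are nonadjacent $f$ and $s$, and both are non-dominating, so both have degree 2 with $2<n-1$. Hence $n\ge4$. A vertex of degree 2 is adjacent to all dominating vertices, so $t\le2$.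

* $t=0$. $G$ is connected and 2-regular, so $G=C_n$.
* $t=1$. Removing the dominating vertex leaves a 1-regular graph on $n-1\ge3$ vertices, which is disconnected. This contradicts 2-connectivity.
* $t=2$. Each of the $n-2\ge2$ non-dominating vertices has just the two dominating vertices as neighbors, so they are pairwise nonadjacent. If there were at least 3 of them, let $w$ be dominating and let $T$ consist of $w$ and three of them. Then $T\setminus\{w\}$ has three components, and $(T,w)$ is of type I since $G$ has no cut vertex, so $p_3>0$, a contradiction. Hence $n=4$ and $G=K_4-e$.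

This proves Theorem 2.

**Step: equality in Theorem 1.** The aim is to exclude everything but $K_n$. We have already checked that $K_n$ has $D=n$. Conversely, let all degrees be at least 3 and $D=n$. If $G$ is 2-connected, then Theorem 2 gives $G=K_n$, since $C_n$ and $K_4-e$ have vertices of degree 2. Suppose $G$ is not 2-connected. Take a leaf block $E$ with cut vertex $c$ and interior $M$. Vertices of $M$ have all their neighbors in $E$, so $|E|\ge4$ and $E$ is 2-connected. Therefore $M$ is connected, and it is a component of $G-c$. By Lemma 3, $b(c,M)\ge2|M|+1$. So at the cut vertex $c$ some $x_i\ge1$, while all $x_j\ge0$ by Lemma 4. By (6), $g_c\ge k_jx_i>0$ for any $j\ne i$. All other $g_w$ are nonnegative, so Lemma 2 gives $D>n$, a contradiction. This proves Theorem 1.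

## 9. Bridgeless graphs: paying for pendant triangles

Without the degree condition, $b_i\ge2k_i$ can fail even if there is no bridge. Take two triangles sharing a vertex $w$. Then $k_i=2$ and $a_i=b_i=3$, so $g_w=16-1-6-12=-3$. Directly: 16 connected sets contain $w$, with mean size 3; six do not, with total size 8. So $N=22$, $\sum|S|=56$, $D=112-110=2=n-3$. Here $D$ is positive but less than $n$, so the bound of Theorem 2 does not extend to all bridgeless graphs. The plan for Theorem 3 is to show that a cut vertex costs at most 3, and that each cut vertex with $g_w<0$ owns three vertices to pay for it.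

**Lemma 5.** Let $H$ be connected and bridgeless, let $w$ be a vertex that is not a cut vertex of $H$, and let $K=V(H)\setminus\{w\}$, $k=|K|\ge2$. Then $b(w,K)\ge3k-3$.

*Proof.* Induction on $|H|$. If $H$ is 2-connected, use Lemma 3. Otherwise use the composition notation, with any leaf block $E$ whose interior misses $w$. Since $H$ has no bridge, $E$ is not a single edge; so $E$ is 2-connected, $m\ge2$ and $b(c,M)\ge3m-3$ by Lemma 3.

**Step: $H_0$ satisfies the hypotheses.** This is needed for the induction. $H_0$ is connected. It is bridgeless: an edge of $H_0$ lies on a cycle of $H$, and this cycle lies in one block, which is not $E$ because $E$ and $H_0$ share only the vertex $c$. The vertices of $M$ belong to no block other than $E$, so the cycle avoids $M$ and lies in $H_0$. Since $H_0$ contains $w\ne c$ and a connected graph on two vertices has a bridge, $h\ge2$. Finally $w$ is not a cut vertex of $H_0$: two vertices of $H_0-w$ are joined by a path in $H-w$, and a path can enter and leave $M$ only through $c$, so a path between vertices outside $M$ stays outside $M$. By induction $b(w,V(H_0)\setminus\{w\})\ge3h-3$, and (7) becomes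
$$b(w,K)\ \ge\ 3h-3+N_c(3m-3). \tag{8}$$

**Step: $N_c\ge2$.** One set of $H_0$ through $w$ and $c$ would not be enough. A geodesic from $w$ to $c$ in $H_0$ does not cover $V(H_0)$; otherwise, having no chords, it would be all of $H_0$, and $H_0$ would be a path with at least one edge and so have a bridge. So the vertex set of the geodesic and $V(H_0)$ are two different connected sets containing $w$ and $c$. With (8),
$$b(w,K)\ge3h-3+6m-6\ge3(h+m)-3=3k-3,$$
because $3m\ge6$. $\square$

*Proof of Theorem 3.* Let $G$ be connected and bridgeless, $n\ge3$.

**Step: the pieces at a cut vertex.** The aim is to bound $b_i$ and $k_i$. Let $w$ be a cut vertex, with the notation of Section 5. Each $G[K_i\cup\{w\}]$ is connected. It is bridgeless, since a cycle of $G$ through one of its edges passes through $w$ at most once and so stays in $K_i\cup\{w\}$. The vertex $w$ is not a cut vertex of it. And $k_i\ge2$, since otherwise the vertex of $K_i$ would have degree 1, giving a bridge. So $b_i\ge3k_i-3$ by Lemma 5. If $k_i\ge3$ this gives $b_i\ge2k_i$. If $k_i=2$, then $K_i\cup\{w\}$ spans a triangle and $b_i=3$. In all cases $b_i\ge3$ and $k_i\le\frac23b_i$.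

**Step: $g_w\ge-3$.** The aim is to find which cut vertices can have negative $g_w$, and how negative.

* $r\ge3$. Let $e_2,e_3$ be the elementary symmetric functions of the $b_i$. Then $\sum_{i\ne j}a_ik_j\le\sum_{i\ne j}b_i\cdot\frac23b_j=\frac43e_2$. Also $e_3=\frac13\sum_{i<j}b_ib_j\sum_{l\ne i,j}b_l\ge e_2$, since every inner sum is at least 3. So $g_w\ge e_2+e_3-\frac43e_2\ge\frac23e_2>0$.
* $r=2$, $k_1,k_2\ge3$. Then $x_1,x_2\ge0$, so $g_w\ge0$ by (6).
* $r=2$ and one of the components, say $K_1$, has $k_1=2$. Then $b_1=3$, and by (6) and Lemma 5
$$g_w\ \ge\ 3b_2-3k_2-2b_2=b_2-3k_2\ \ge\ -3. \tag{9}$$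

**Step: disjoint triangles.** The aim is to assign three vertices to each negative $g_w$. Let $Q$ be the set of cut vertices with $g_w<0$, and $q=|Q|$. For $w\in Q$ we have $r=2$, and some component $K(w)$ of $G-w$ has two vertices and forms a triangle with $w$ (if both components do, choose one). Both vertices of $K(w)$ have degree 2, and neither is a cut vertex, because removing one leaves the other attached to $w$. Let $w\ne w'$ be in $Q$. Then $w'\notin K(w)$ and $w\notin K(w')$, since $w,w'$ are cut vertices. If $y\in K(w)\cap K(w')$, then the closed neighborhood of $y$ is both $K(w)\cup\{w\}$ and $K(w')\cup\{w'\}$, so $w'\in K(w)$, which was excluded. So the triples $\{w\}\cup K(w)$, $w\in Q$, are disjoint, and $3q\le n$. By Lemma 2,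
$$D(G)\ \ge\ n-3q\ \ge\ 0 .$$

**Step: strictness.** If $3q<n$ (in particular if $q=0$), then $D(G)>0$. We show that $n=3q$ with $q\ge1$ cannot happen. In that case $V$ is the disjoint union of the triples $\{w\}\cup K(w)$, $w\in Q$. If $q=1$, then $G$ is a triangle, which has no cut vertex. So $q\ge2$. Since each $K(w)$ is attached only to $w$, paths between vertices of $Q$ stay in $Q$, so $G[Q]$ is connected. For the same reason a cycle of $G$ through an edge of $G[Q]$ cannot enter any $K(w)$, so $G[Q]$ is bridgeless. A single edge has a bridge, hence $q\ge3$.

Fix $w\in Q$ and let $K_2=V\setminus(K(w)\cup\{w\})$ be the other component of $G-w$. Choose $c\in Q\setminus\{w\}$. In $H=G[K_2\cup\{w\}]$ the vertex $c$ separates $K(c)$ from $w$, so $E=\{c\}\cup K(c)$ spans a leaf block of $H$ whose interior $K(c)$ misses $w$. Thus (8) applies, with $m=2$ and $H_0=H-K(c)$. Pick $w''\in Q\setminus\{w,c\}$. The set $V(H_0)$, the set $V(H_0)$ minus one vertex of $K(w'')$, and the set $V(H_0)\setminus K(w'')$ are three connected sets of $H_0$ containing $w$ and $c$. So $N_c\ge3$, and (8) gives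
$$b_2\ \ge\ 3h-3+9=3(h+2)=3k_2 .$$
Then (9) gives $g_w\ge b_2-3k_2\ge0$, which contradicts $w\in Q$.

So $D(G)>0$, that is, $A(G)>n/2$, for every connected bridgeless graph with $n\ge3$. $\blacksquare$
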